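\title{Regular maps of order $2^n$ and type $\{2^s,2^t\}$: a sharp bound via the transfer}

\begin{abstract}
We prove that a regular map of order $2^n$ and type $\{2^s,2^t\}$ with $s\neq t$ satisfies $n\ge s+t$. This confirms a conjecture and, together with known existence results, determines all types $\{2^s,2^t\}$ with $2\le s\le t\le n-2$ that occur for $n\ge 12$. The main tool is a computation of the transfer from a finite $2$-group into a cyclic subgroup: in the presence of a suitable central subgroup of order $4$, the transfer behaves like a power map up to an element of order $2$. We also show that the bound is attained for all $s,t\ge 2$.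
\end{abstract}

\section{Introduction}

A \emph{map} $\mathcal M$ is a $2$-cell embedding of a connected graph in a closed surface; loops and multiple edges are allowed. The \emph{flags} of $\mathcal M$ are the triangles of its barycentric subdivision: each flag has one corner at a vertex, one at the midpoint of an edge and one at the center of a face. The map is \emph{regular} if $\operatorname{Aut}(\mathcal M)$ acts regularly, that is, freely and transitively, on the flags. The \emph{order} of a regular map is the order of its automorphism group, and the map has \emph{type} $\{p,q\}$ if all faces have length $p$ and all vertices have valency $q$. An edge belongs to four flags, a face to $2p$ flags and a vertex to $2q$ flags, so a regular map with $V$ vertices, $E$ edges and $F$ faces has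
\begin{equation}\label{eq:count}
|\operatorname{Aut}(\mathcal M)|=4E=2pF=2qV .
\end{equation}
If the order is $2^n$, then $p$ and $q$ are powers of $2$, and one asks for which triples $(n,s,t)$ a regular map of order $2^n$ and type $\{2^s,2^t\}$ exists. Since the dual map has type $\{q,p\}$ and the same order, one may assume $s\le t$.

We take the problem from \cite{problem}. For $n\ge 12$ and $2\le s\le t\le n-2$ two facts are known.
\begin{itemize}
\item[(K1)] If $s+t\le n$, or if $s+t>n$ and $s=t$, then there is a regular map of order $2^n$ and type $\{2^s,2^t\}$.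
\item[(K2)] If $s+t>n$, $s<t$ and $t\in\{n-2,n-3\}$, then there is no such map.
\end{itemize}
The conjecture is that the restriction on $t$ in (K2) can be dropped: \emph{if $s+t>n$ and $s<t$, then there is no regular map of order $2^n$ and type $\{2^s,2^t\}$.} We prove this, and the hypotheses $n\ge12$ and $t\le n-2$ turn out not to be needed.

\begin{theorem}\label{thm:main}
If $s\ne t$ and there is a regular map of order $2^n$ and type $\{2^s,2^t\}$, then $n\ge s+t$.
\end{theorem}

\begin{corollary}\label{cor:class}
Let $n\ge12$ and $2\le s\le t\le n-2$. A regular map of order $2^n$ and type $\{2^s,2^t\}$ exists if and only if $s=t$ or $s+t\le n$.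
\end{corollary}

Here existence is (K1), whose first clause covers the case $s=t$ with $s+t\le n$, and nonexistence is Theorem~\ref{thm:main}. The core of the proof is a statement about groups. We write $o(g)$ for the order of an element $g$.

\begin{theorem}\label{thm:group}
Let $P=\langle x,y\rangle$ be a finite $2$-group with $o(x)=2^s$, $o(y)=2^t$, $s<t$ and $(xy)^2=1$.
\begin{itemize}
\item[(i)] If $|\langle x\rangle\cap\langle y\rangle|\ge4$, then $|P|\ge2^{2t-1}$.
\item[(ii)] In all cases $|P|\ge2^{s+t-1}$.
\end{itemize}
\end{theorem}

Theorem~\ref{thm:group} also covers chiral maps. If the orientation-preserving automorphisms of a map on an orientable surface act regularly on the directed edges, then they form a group generated by a rotation $x$ about a face and a rotation $y$ about a vertex with $(xy)^2=1$, whether or not the map has a reflection. The bounds in Theorems~\ref{thm:main} and~\ref{thm:group}(ii) cannot be improved.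

\begin{theorem}\label{thm:sharp}
For all $s,t\ge2$ there is an orientable regular map of order $2^{s+t}$ and type $\{2^s,2^t\}$. Hence for $s\ne t$, $s,t\ge2$, the least $n$ for which a regular map of order $2^n$ and type $\{2^s,2^t\}$ exists is exactly $s+t$.
\end{theorem}

Section~\ref{sec:maps} translates the problem into group theory and shows that $n<s+t$ produces a central cyclic subgroup of order $4$. Section~\ref{sec:index2} works out by hand the case in which $\langle y\rangle$ has index $2$ in $P$. The homomorphism that appears there is the transfer, which we compute in general in Section~\ref{sec:transfer}. The lower bounds follow in Section~\ref{sec:lower}, and the extremal maps are built in Section~\ref{sec:sharp}.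

\section{Maps, groups and the overlap of two rotations}\label{sec:maps}

Let $\mathcal M$ be a regular map of type $\{p,q\}$, let $G=\operatorname{Aut}(\mathcal M)$, and fix a base flag $\Phi$. Three flags share a side with $\Phi$; they differ from $\Phi$ only in the vertex, only in the edge, and only in the face. Let $a,b,c\in G$ be the automorphisms that send $\Phi$ to these three flags, in this order. Then $a,b,c$ are involutions that generate $G$, and $(ac)^2=1$. The stabilizer of the base face is $D_f=\langle a,b\rangle$, dihedral of order $2p$, and the stabilizer of the base vertex is $D_v=\langle b,c\rangle$, dihedral of order $2q$; thus $o(ab)=p$ and $o(bc)=q$. Conversely, a finite group generated by involutions $a,b,c$ with $ac$ of order $2$ is the automorphism group of a regular map of type $\{o(ab),o(bc)\}$. For this correspondence see \cite{JS,BS}. Passing to the dual map interchanges $a$ and $c$.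

Throughout we put
\[
x=ab,\qquad y=bc,\qquad P=\langle x,y\rangle,\qquad N=\langle x\rangle\cap\langle y\rangle .
\]
Then $xy=ac$, so $(xy)^2=1$, and $bxb=ba=x^{-1}$, $byb=cb=y^{-1}$. Hence $b$ normalizes $P$, and $G=\langle P,b\rangle$ contains $P$ with index at most $2$. If $b\notin P$, the surface is orientable: the neighbors of the flag $g\Phi$ are $ga\Phi$, $gb\Phi$, $gc\Phi$, so coloring $g\Phi$ by the coset $gP$ gives adjacent triangles different colors, and one orients the two colors oppositely with respect to the cyclic order vertex, edge, face.

The quantity $s+t$ enters through the product formula: for subgroups $H,K$ of a finite group $G$,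
\begin{equation}\label{eq:product}
\frac{|H|\,|K|}{|H\cap K|}=|HK|\le|G| .
\end{equation}
The groups $D_f$ and $D_v$ always share $b$. If they share nothing else, \eqref{eq:product} gives $n\ge s+t+1$. Each step below this value doubles the overlap that is forced, and two steps below it the overlap contains many rotations.

\begin{lemma}\label{lem:overlap}
If a regular map of order $2^n$ and type $\{2^s,2^t\}$ has $n\le s+t-1$, then $|N|\ge4$.
\end{lemma}

\begin{proof}
By \eqref{eq:product}, $|D_f\cap D_v|\ge2^{s+t+2-n}\ge8$. Since $\langle x\rangle$ has index $2$ in $D_f$, the cyclic group $D_f\cap D_v\cap\langle x\rangle$ has order at least $4$. A generator of it is an element of $D_v$ of order at least $4$, and all elements of $D_v\setminus\langle y\rangle$ are involutions, so the generator lies in $\langle y\rangle$.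
\end{proof}

The subgroup $N$ commutes with $x$ and $y$, so it is central in $P$, and it is inverted by $b$, so it is normal in $G$. As it fixes the base vertex and the base face, it fixes every vertex and every face. For $s=t$ nothing prevents $N$ from being as large as possible.

\begin{example}\label{ex:polygon}
Let $t\ge2$, let $G$ be dihedral of order $2^{t+1}$ with rotation subgroup $\langle y\rangle$ and a reflection $b$, and put $x=y^{2^{t-1}-1}$, $a=xb$, $c=by$. Then $a,b,c$ are reflections that generate $G$, the product $ac=xy=y^{2^{t-1}}$ has order $2$, and $o(x)=2^t$ because the exponent $2^{t-1}-1$ is odd. The map has type $\{2^t,2^t\}$ and, by \eqref{eq:count}, one vertex and one face; it is the $2^t$-gon with opposite sides glued orientably. Here $N=P$ and $n=t+1<s+t$, so the hypothesis $s\ne t$ in Theorem~\ref{thm:main} is needed.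
\end{example}

In this example $P$ is abelian, and in an abelian group $(xy)^2=1$ means $x^2=y^{-2}$, which forces $o(x^2)=o(y^2)$. One may therefore guess that a large central overlap $N$ makes $P$ behave enough like an abelian group to force $s=t$, unless $P$ is large. To turn the guess into a proof we need a homomorphism from $P$ to an abelian group that does not destroy the orders of $x$ and $y$.

\section{The case of index two}\label{sec:index2}

Let $P=\langle x,y\rangle$ with $(xy)^2=1$, $o(x)=2^s$, $o(y)=2^t$, $t\ge3$, and suppose that $C=\langle y\rangle$ has index $2$. Then $C$ is normal, $x\notin C$ and $x^2\in C$, so $N=\langle x^2\rangle$. Write $x^{-1}yx=y^\lambda$. Since $x^2$ commutes with $y$, we have $\lambda^2\equiv1\pmod{2^t}$, so $\lambda\in\{\pm1,\ \pm1+2^{t-1}\}$. The relation becomes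
\[
1=(xy)^2=x^2\cdot x^{-1}yx\cdot y=x^2\,y^{1+\lambda},
\]
and this determines $s$ and $N$:
\[
\begin{array}{l|llll}
\lambda & -1 & -1+2^{t-1} & 1 & 1+2^{t-1}\\ \hline
x^2 & 1 & y^{2^{t-1}} & y^{-2} & y^{-2-2^{t-1}}\\
s & 1 & 2 & t & t\\
|N| & 1 & 2 & 2^{t-1} & 2^{t-1}
\end{array}
\]
All four columns occur: in $\langle y\rangle\rtimes\langle u\rangle$ with $u^2=1$ and $uyu=y^\lambda$ take $x=uy^{-1}$. The table agrees with Theorem~\ref{thm:group}. Since $|P|=2^{t+1}<2^{2t-1}$, part (i) predicts that $|N|\ge4$ excludes $s<t$, and part (ii) predicts that $s<t$ implies $s\le2$.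

The mechanism is as follows. If $|N|\ge4$, then $y^{2^{t-2}}\in N$ commutes with $x$, so $2^{t-2}(\lambda-1)\equiv0\pmod{2^t}$, that is, $\lambda\equiv1\pmod4$. Then $y^{1+\lambda}$ equals $y^2$ up to the involution $y^{2^{t-1}}$, and the relation $x^2y^{1+\lambda}=1$ gives $x^4y^4=1$, just as in an abelian group. The elements $x^2$ and $y^{1+\lambda}=y\cdot x^{-1}yx$ are the images of $x$ and $y$ under the transfer $V\colon P\to C$, and the relation says $V(x)V(y)=1$. In general the transfer will be the homomorphism that we need, and the task is to show that it is the $|P:C|$-th power map up to an involution.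

\section{Transfer into a cyclic subgroup}\label{sec:transfer}

\subsection*{The transfer}
Let $C$ be an abelian subgroup of a finite group $P$ and let $g_1,\dots,g_r$ be representatives of the left cosets of $C$. An element $w\in P$ permutes the cosets: $wg_j=g_{w(j)}c_j(w)$ with $c_j(w)\in C$. The \emph{transfer} is $V(w)=\prod_jc_j(w)\in C$. Replacing $g_j$ by $g_jh_j$ with $h_j\in C$ replaces $c_j(w)$ by $h_{w(j)}^{-1}c_j(w)h_j$, which does not change the product because $C$ is abelian. From $vwg_j=g_{vw(j)}c_{w(j)}(v)c_j(w)$ it follows that $V$ is a homomorphism. If an orbit $o$ of $\langle w\rangle$ on $P/C$ has length $\ell_o$ and contains $g_oC$, choose the representatives $g_o,wg_o,\dots,w^{\ell_o-1}g_o$. All factors $c_j(w)$ along the orbit are trivial except the last, which comes from $w\cdot w^{\ell_o-1}g_o=g_o\cdot g_o^{-1}w^{\ell_o}g_o$. Hence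
\begin{equation}\label{eq:transfer}
V(w)=\prod_o g_o^{-1}w^{\ell_o}g_o,\qquad \sum_o\ell_o=|P:C| .
\end{equation}
Without the conjugations, \eqref{eq:transfer} would read $V(w)=w^{|P:C|}$. With the representatives $1,x$ it gives the values $V(x)=x^2$ and $V(y)=y\cdot x^{-1}yx$ of Section~\ref{sec:index2}.

\subsection*{Sums over groups of units}
To see what the conjugations contribute, suppose for a moment that $C=\langle w\rangle$ is normal in $P$, and write $g^{-1}wg=w^{\lambda(g)}$. All orbits have length $1$, so $V(w)=w^E$ with $E=\sum_{gC}\lambda(g)=|P:C|+\sum_{gC}(\lambda(g)-1)$. The homomorphism $\lambda$ takes each value in its image $\Lambda$ equally often, so the error term is a multiple of $\sum_{\lambda\in\Lambda}(\lambda-1)$. This sum is almost zero when $\Lambda$ consists of units that are $1$ modulo $4$.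

\begin{lemma}\label{lem:sum}
Let $m\ge2$, let $U_m=\{\lambda\in(\mathbb Z/2^m)^*:\lambda\equiv1\bmod 4\}$, and let $\Lambda\le U_m$ be a subgroup. Then $S(\Lambda)=\sum_{\lambda\in\Lambda}(\lambda-1)\in\mathbb Z/2^m$ is divisible by $2^{m-1}$.
\end{lemma}

\begin{proof}
The group $U_m$ is cyclic of order $2^{m-2}$, generated by $5$, so it has exactly one subgroup of each order $2^r$, $0\le r\le m-2$. The kernel of reduction modulo $2^{m-r}$ is such a subgroup, so $\Lambda=\{1+2^{m-r}j:0\le j<2^r\}$ if $|\Lambda|=2^r$. Therefore $S(\Lambda)=2^{m-r}\cdot\frac{2^r(2^r-1)}2=2^{m-1}(2^r-1)$.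
\end{proof}

The condition modulo $4$ matters: $S(\{1,-1\})=-2$ is not divisible by $2^{m-1}$ for $m\ge3$.

\subsection*{The transfer as a power map}

\begin{proposition}\label{prop:transfer}
Let $P$ be a finite $2$-group, let $C\le P$ be cyclic of index $2^d$, let $V\colon P\to C$ be the transfer, and let $w\in P$. Suppose that $P$ has a central subgroup $Z$ of order $4$ with $Z\le C\cap\langle w\rangle$, and let $z$ be the involution in $Z$. Then some conjugate $w'$ of $w$ satisfies $(w')^{2^d}\in C$ and
\[
V(w)\in\{(w')^{2^d},\ (w')^{2^d}z\}.
\]
In particular, $V(w)^2$ and $w^{2^{d+1}}$ have the same order.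
\end{proposition}

\begin{proof}
In general $C$ is not normal, $w$ need not lie in $C$, and the orbits in \eqref{eq:transfer} have different lengths. We sort the cosets by orbit length and show that, length by length, the situation of a normal subgroup reappears.

\emph{Levels.} Let $o(w)=2^e$ and $W_i=\langle w^{2^i}\rangle$, of order $2^{e-i}$. A cyclic group has only one subgroup of each order, so $W_{e-2}=Z$ and $z=w^{2^{e-1}}$. For $0\le i\le e-2$ put
\[
H_i=\{g\in P:\ g^{-1}w^{2^i}g\in C\}.
\]
Thus $g\in H_i$ if and only if $w^{2^i}$ fixes the coset $gC$, and $H_i$ is a union of $\langle w\rangle$-orbits of left cosets of $C$. Squaring gives $H_i\subseteq H_{i+1}$, and $H_{e-2}=P$ because $w^{2^{e-2}}$ is central and lies in $C$. Orbit lengths divide $2^e$, so the orbit of $gC$ has length $2^i$, where $i$ is least with $g\in H_i$.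

\emph{Normalization.} A priori the sets $H_i$ are not subgroups, and the factors of \eqref{eq:transfer} are not powers of $w$. Both defects disappear after one conjugation. Let $k$ be least with $H_k\ne\emptyset$ and pick $g_0\in H_k$. Replace $w$ by $w'=g_0^{-1}wg_0$. This does not change $V(w)$, since $V$ maps to an abelian group; it keeps $Z\le\langle w\rangle$, since $Z$ is central; and it replaces each $H_i$ by $g_0^{-1}H_i$. So we may assume $1\in H_k$, that is, $w^{2^k}\in C$. Every orbit has length at least $2^k$ and the lengths sum to $2^d$, so $k\le d$ and $w^{2^d}\in C$.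

\emph{The levels are normalizers.} Let $k\le i\le e-2$. Then $W_i\le C$. If $g\in H_i$, then $g^{-1}W_ig$ is a subgroup of $C$ of the same order as $W_i$, so it equals $W_i$; this is where we use that $C$ is cyclic. Conversely, if $g$ normalizes $W_i$ then $g\in H_i$. Hence $H_i=N_P(W_i)$ is a subgroup, and it contains $C$ and $w$. Define a homomorphism $\lambda_i\colon H_i\to(\mathbb Z/2^{e-i})^*$ by
\[
g^{-1}w^{2^i}g=w^{2^i\lambda_i(g)} .
\]
Both $w$ and $C$ centralize $W_i$, so they lie in $K_i=\ker\lambda_i$. Therefore $\lambda_i(wg)=\lambda_i(g)=\lambda_i(gc)$ for $c\in C$, and $\lambda_i$ has a well-defined value $\lambda_o$ on each orbit $o$ of length $2^i$. Raising the defining equation to the power $2^{e-2-i}$ shows that $g$ raises the generator $w^{2^{e-2}}$ of $Z$ to the power $\lambda_i(g)$. Since $Z$ is central of order $4$, we get $\lambda_i(g)\equiv1\pmod4$. So $\lambda_i$ maps into $U_{e-i}$, and $e-i\ge2$.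

\emph{The exponent.} By \eqref{eq:transfer}, $V(w)=w^E$ with
\[
E\equiv\sum_o\ell_o\lambda_o\equiv2^d+\sum_{i=k}^{e-2}2^i\,\sigma_i\pmod{2^e},\qquad
\sigma_i=\sum_{o:\ \ell_o=2^i}(\lambda_o-1)\in\mathbb Z/2^{e-i};
\]
the product $2^i\sigma_i$ is well defined modulo $2^e$. It suffices to prove that $2^{e-i-1}$ divides $\sigma_i$ for each $i$. Then $E\equiv2^d\pmod{2^{e-1}}$, and $V(w)$ is $w^{2^d}$ or $w^{2^d}z$.

\emph{Counting orbits.} Fix $i$ and write $\Lambda=\lambda_i(H_i)$, $K=K_i$. For $\lambda\in\Lambda$ let $\nu(\lambda)$ be the number of orbits of length $2^i$ with $\lambda_o=\lambda$, so that $\sigma_i=\sum_{\lambda\in\Lambda}\nu(\lambda)(\lambda-1)$. The fiber of $\lambda_i$ over $\lambda$ is a coset of $K\ge C$, so it consists of $|K:C|$ cosets of $C$.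

If $i=k$, the orbits of length $2^k$ fill $H_k/C$. So $\nu(\lambda)=|K:C|/2^k$ is an integer $\nu$ independent of $\lambda$, and $\sigma_k=\nu S(\Lambda)$.

If $i>k$, the orbits of length $2^i$ fill $(H_i\setminus H_{i-1})/C$, which is a difference of two groups, so two subgroups of units appear. Here $C\le H_{i-1}\le H_i$. Let $\Lambda'=\lambda_i(H_{i-1})\le\Lambda$. The restriction of $\lambda_i$ to $H_{i-1}$ has kernel $K\cap H_{i-1}$, so among the $|K:C|$ cosets over $\lambda$, the number inside $H_{i-1}$ is $|K\cap H_{i-1}:C|$ if $\lambda\in\Lambda'$ and $0$ otherwise. Thus $\nu(\lambda)$ is one integer $\nu'$ for all $\lambda\in\Lambda'$ and one integer $\nu''$ for all $\lambda\in\Lambda\setminus\Lambda'$; put $\nu''=0$ if $\Lambda'=\Lambda$. Then $\sigma_i=\nu''S(\Lambda)+(\nu'-\nu'')S(\Lambda')$.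

In both cases Lemma~\ref{lem:sum} with $m=e-i$ shows that $2^{e-i-1}$ divides $\sigma_i$. Finally, $z$ is a central involution, so $V(w)^2=(w')^{2^{d+1}}$, which is conjugate to $w^{2^{d+1}}$.
\end{proof}

\begin{remark}\label{rem:hyp}
The table of Section~\ref{sec:index2}, with $w=y$ and $d=1$, shows that the statement is of the right shape. For $\lambda=1+2^{t-1}$ we have $V(y)=y^2z$, and for $\lambda=1$ we have $V(y)=y^2$, so both values occur. For $\lambda=-1+2^{t-1}$ the involution $y^{2^{t-1}}$ is central and lies in $C$, but $V(y)^2=1$ while $y^4\ne1$. So a central subgroup of order $2$ does not suffice.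
\end{remark}

\section{The lower bounds}\label{sec:lower}

\begin{proof}[Proof of Theorem~\ref{thm:group}]
(i) The group $N=\langle x\rangle\cap\langle y\rangle$ is cyclic and central in $P$; let $Z$ be its subgroup of order $4$. Let $C=\langle y\rangle$, $|P:C|=2^d$, and let $V\colon P\to C$ be the transfer. Since $C$ is abelian,
\[
V(x)^2\,V(y)^2=V\bigl((xy)^2\bigr)=1,
\]
so $V(x)^2$ and $V(y)^2$ have the same order. The subgroup $Z$ lies in $C\cap\langle x\rangle$ and in $C\cap\langle y\rangle$, so Proposition~\ref{prop:transfer} applies to $w=x$ and to $w=y$. Hence $x^{2^{d+1}}$ and $y^{2^{d+1}}$ have the same order, that is,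
\[
\max(0,\,s-d-1)=\max(0,\,t-d-1).
\]
If $t-d-1$ were positive, this would give $s=t$. As $s<t$, we conclude that $d\ge t-1$, and $|P|=2^{t+d}\ge2^{2t-1}$.

(ii) Suppose $|P|\le2^{s+t-2}$. By \eqref{eq:product}, $|\langle x\rangle\cap\langle y\rangle|\ge2^{s+t}/|P|\ge4$. Then (i) gives $|P|\ge2^{2t-1}\ge2^{s+t}$, a contradiction.
\end{proof}

The argument in (i) gives $d\ge t-1$ also for the index $2^d$ of $C=\langle x\rangle$. We transfer into the larger subgroup $\langle y\rangle$ because this yields $2^{2t-1}$ instead of $2^{s+t-1}$.

For a regular map with $b\notin P$, Theorem~\ref{thm:group}(ii) already gives $n-1\ge s+t-1$. If $P=G$, it gives only $n\ge s+t-1$. The missing factor $2$ is recovered because a large overlap excludes $P=G$.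

\begin{proposition}\label{prop:2t}
A regular map of order $2^n$ and type $\{2^s,2^t\}$ with $s<t$ and $|\langle ab\rangle\cap\langle bc\rangle|\ge4$ satisfies $n\ge2t$.
\end{proposition}

\begin{proof}
The group $N$ is central in $P$ and inverted by $b$. If $b$ were in $P$, every element of $N$ would equal its inverse, which is false in a cyclic group of order at least $4$. So $b\notin P$ and $|P|=2^{n-1}$. Theorem~\ref{thm:group}(i) gives $n-1\ge2t-1$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
By duality we may assume $s<t$. Suppose $n\le s+t-1$. Then $|N|\ge4$ by Lemma~\ref{lem:overlap}, so $n\ge2t>s+t$ by Proposition~\ref{prop:2t}, a contradiction.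
\end{proof}

\section{Maps of order $2^{s+t}$}\label{sec:sharp}

We look for a group $P$ of order $2^{s+t-1}$. For $s=2$ the column $\lambda=-1+2^{t-1}$ of Section~\ref{sec:index2} has this order. In that group $x^2$ and $y^2$ commute, $x$ inverts $y^2$, $y$ inverts the involution $x^2$, and $x^{2^{s-1}}=y^{2^{t-1}}$. The first three properties do not mention $s$ and $t$, and they hold for two glide reflections of the plane with perpendicular axes. The orders and the last property are then imposed by passing to a quotient by a lattice.

\begin{proof}[Proof of Theorem~\ref{thm:sharp}]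
Consider the isometries of $\mathbb R^2$
\[
x\colon(u,v)\mapsto(u+\tfrac12,-v),\qquad y\colon(u,v)\mapsto(-u,v+\tfrac12),\qquad b\colon(u,v)\mapsto(-u,-v),
\]
composed from right to left. Then $x^2$ and $y^2$ are the translations by $(1,0)$ and $(0,1)$, and
\[
xy\colon(u,v)\mapsto(-u+\tfrac12,-v-\tfrac12)
\]
is a half-turn, so $(xy)^2=1$. Moreover $bxb\colon(u,v)\mapsto(u-\frac12,-v)$ and $byb\colon(u,v)\mapsto(-u,v-\frac12)$, that is, $bxb=x^{-1}$ and $byb=y^{-1}$. Let $\tilde P=\langle x,y\rangle$ and $\tilde G=\langle x,y,b\rangle$. We identify a translation with its vector. An isometry with linear part $A$ conjugates the translation by $\tau$ to the translation by $A\tau$, and all linear parts in $\tilde G$ are sign changes $\operatorname{diag}(\pm1,\pm1)$. So every subgroup of $\mathbb Z^2=\langle x^2,y^2\rangle$ that is invariant under sign changes is normal in $\tilde G$.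

\emph{The indices.} The linear parts of $x$ and $y$ generate all four sign changes, so the translation subgroup $T$ of $\tilde P$ has index $4$. In $\tilde P/\mathbb Z^2$ the images of $x$, $y$ and $xy$ have order at most $2$, so the two generators commute and the quotient has order at most $4$. Since $\mathbb Z^2\le T$, we get $T=\mathbb Z^2$. The element $b\cdot xy$ is the translation by $(-\frac12,\frac12)\notin\mathbb Z^2$, so $b\notin\tilde P$. As $b$ is an involution that normalizes $\tilde P$, we have $|\tilde G:\tilde P|=2$.

\emph{The lattice.} Let $L\le\mathbb Z^2$ be generated by $(2^{s-1},0)$, $(0,2^{t-1})$ and $(2^{s-2},2^{t-2})$; this uses $s,t\ge2$. Explicitly,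
\[
L=\{(2^{s-2}i,\,2^{t-2}j):\ i\equiv j\bmod 2\}.
\]
This set is invariant under sign changes, so $L$ is normal in $\tilde G$. It has index $2$ in $2^{s-2}\mathbb Z\times2^{t-2}\mathbb Z$, so $|\mathbb Z^2:L|=2^{s+t-3}$. Put $G=\tilde G/L$ and $P=\tilde P/L$, and keep the names $x,y,b$ for the images. Then $|P|=4\cdot2^{s+t-3}=2^{s+t-1}$, $|G|=2^{s+t}$ and $b\notin P$.

\emph{The orders.} A vector $(h,0)$ lies in $L$ if and only if $h=2^{s-2}i$ with $i$ even, so $x^2$ has order $2^{s-1}\ge2$ in $G$. Since $G$ is a $2$-group, $o(x)=2^s$. The same argument in the second coordinate gives $o(y)=2^t$. The half-turn $xy$ is not a translation, so it has order exactly $2$ in $G$.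

\emph{The map.} Put $a=xb$ and $c=by$. Then $a^2=x\cdot bxb=1$ and $c^2=byb\cdot y=1$, and $a,b,c$ lie outside $P$, so they are involutions. Also $ab=x$, $bc=y$, $ac=xy$ and $G=\langle a,b,c\rangle$. By Section~\ref{sec:maps}, $G$ is the automorphism group of a regular map of order $2^{s+t}$ and type $\{2^s,2^t\}$, which is orientable because $b\notin P$. The second assertion of the theorem now follows from Theorem~\ref{thm:main}.
\end{proof}

The plane serves only to construct the group. By \eqref{eq:count} the map has $2^{s-1}$ vertices, $2^{s+t-2}$ edges and $2^{t-1}$ faces, so its Euler characteristic $2^{s-1}+2^{t-1}-2^{s+t-2}=1-(2^{s-1}-1)(2^{t-1}-1)$ is $0$ for $s=t=2$ and negative otherwise.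

\begin{remark}
Since $|P|=2^{s+t-1}$, Theorem~\ref{thm:group}(ii) is sharp for all $2\le s<t$. In this group $x^{2^{s-1}}=y^{2^{t-1}}$, because $(2^{s-2},-2^{t-2})\in L$, so $|N|\ge 2$. For $s<t$ we have $|P|<2^{2t-1}$, so the hypothesis $|N|\ge4$ in Theorem~\ref{thm:group}(i) cannot be weakened to $|N|\ge2$.
\end{remark}

\begin{thebibliography}{9}

\bibitem{BS} Bryant and Singerman, 1985.

\bibitem{JS} Jones and Singerman, 1978.

\bibitem{problem} \texttt{https://link.springer.com/10.1007/s10801-022-01119-0}, doi:10.1007/s10801-022-01119-0.

\end{thebibliography}
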